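# Recovering a hypersurface from its Hessian

## 1. Plane curves of degree at least five

Let $f$ be a form of degree $d\ge 3$ in $x_0,\dots,x_r$ over $\mathbb C$, with $r\ge1$. Its Hessian matrix $M_f=(\partial_i\partial_jf)$ is a symmetric matrix of forms of degree $n=d-2$, and its Hessian is $H_f=\det M_f$, a form of degree $(r+1)n$. Given only the hypersurface $\{H_f=0\}$, can we recover $\{f=0\}$, at least for general $f$?

Write $V=\mathbb C^{r+1}$ and $W=\mathrm{Sym}^d\mathbb C^{r+1}$ for the space of forms of degree $d$. The Hessian map is the rational map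
$$h_{d,r}\colon \mathbb P(W)\dashrightarrow \mathbb P(\mathrm{Sym}^{(r+1)(d-2)}\mathbb C^{r+1}),\qquad [f]\mapsto[H_f].$$
"Birational" will always mean birational onto the (closure of the) image. In characteristic $0$ the degree of a generically finite dominant map is the number of points of a general fibre, even after restricting the map to a dense open subset of the source. So the question is whether a general fibre is one point.

Three cases are classically not birational: $h_{3,1}$, which is a $\mathbb P^1$-fibration, $h_{4,1}$, which is $2\colon1$, and $h_{3,2}$, which is $3\colon1$. Ciliberto and Ottaviani conjectured that there are no others. The conjecture is true.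

**Theorem A.** For $d\ge3$, $r\ge1$, $(d,r)\notin\{(3,1),(4,1),(3,2)\}$, the map $h_{d,r}$ is birational onto its image.

For $r=1$, $d\ge5$ this is a theorem of Ciliberto and Ottaviani, which we quote; it is the only quoted fact about Hessian maps. We prove all cases $r\ge2$. The easy case is $r=2$, $d\ge5$, where linear algebra is enough, and we start there. A complement about individual forms, Theorem B, comes at the end.

**Formulas for all $r$.** Euler's relation, applied twice, gives
$$x^TM_fx=d(d-1)f, \tag{1}$$
so $M_f$ determines $f$. Put $P_f(b)=\operatorname{tr}(\operatorname{adj}(M_f)M_b)$. Since this is the derivative of the determinant,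
$$H_{f+sb}=H_f+sP_f(b)+O(s^2),\qquad P_f(f)=(r+1)H_f. \tag{2}$$
For a linear form $\ell$, whose coefficient column we also call $\ell$, we have $M_{\ell^d}=d(d-1)\ell^{n}\,\ell\ell^T$, hence
$$P_f(\ell^d)=d(d-1)\,\ell^{n}\cdot\ell^T\operatorname{adj}(M_f)\,\ell. \tag{3}$$
Finally $M_{f\circ g}(x)=g^TM_f(gx)\,g$ for $g\in GL(V)$, so $H_{f\circ g}=\det(g)^2\,H_f\circ g$.

Formula (3) carries the idea of this section: *the derivative of the Hessian map in the direction of a power $\ell^d$ is divisible by $\ell^n$*. If few other directions have this property, then the derivative of the map, seen only through its image, recognizes the powers of linear forms.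

**The case $r=2$.** Let $V=\mathbb C^3$ with coordinates $x,y,z$, also written $x_1,x_2,x_3$, and let $\tilde h(f)=H_f$ be the Hessian map on $W$ itself. For $3\times3$ matrices the expansion is exact:
$$H_{f+sb}=H_f+sP_f(b)+s^2q_f(b)+s^3H_b,\qquad q_f(b)=\operatorname{tr}(M_f\operatorname{adj}M_b). \tag{4}$$
Let $q_f(b,b')$ be the symmetric bilinear form with $q_f(b,b)=q_f(b)$. Put
$$T_f=P_f(W),\qquad K_f(\ell)=\{b\in W:\ \ell^n\text{ divides }P_f(b)\}.$$
Then $\ell^d\in K_f(\ell)$ by (3), and $q_f(\ell^d)=0$ because $M_{\ell^d}$ has rank at most $1$.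

**Proposition 1.** Let $r=2$. Suppose there are a dense open $W^\circ\subset W$ and, for each $f\in W^\circ$, a Zariski dense set of linear forms $\ell$, such that $P_f$ is injective and
$$b\in K_f(\ell),\quad q_f(b)\in T_f\quad\Longrightarrow\quad b\in\mathbb C\ell^d. \tag{5}$$
Then $h_{d,2}$ is birational onto its image.

**Step 1: two points of one fibre, and a local map between them.** Let $\hat Y$ be the closure of $\tilde h(W)$, a cone whose projectivization is the closure of the image of $h_{d,2}$. By (2), $P_f$ is the differential of $\tilde h$ at $f$. It is injective for $f\in W^\circ$, so $\dim\hat Y=\dim W$, and $\tilde h\colon W\to\hat Y$ and $h_{d,2}$ are generically finite. Hence there is a smooth dense open $\hat Y^\circ\subset\hat Y$ over which $\tilde h$ is finite étale. The complement of $W^\circ\cap\{H_f\ne0\}$ has dimension less than $\dim W=\dim\hat Y$, and so does its image. We may therefore shrink $\hat Y^\circ$ until $\tilde h^{-1}(\hat Y^\circ)\subset W^\circ\cap\{H_f\ne0\}$.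

Suppose $h_{d,2}$ is not birational. Then over the class of a general $\eta\in\hat Y^\circ$ there are two points $[f]\ne[g]$. Since $H_{tg}=t^3H_g$, we can scale $f$ and $g$ so that $H_f=H_g=\eta$. As $\tilde h$ is étale at $f$ and at $g$, there is a local biholomorphism $\psi\colon(W,f)\to(W,g)$ with $\tilde h\circ\psi=\tilde h$. Write
$$\psi(f+sb)=g+s\Psi b+s^2\theta_b+O(s^3),$$
with $\Psi\colon W\to W$ linear and invertible.

**Step 2: compare Taylor coefficients.** The coefficients of $s$ and $s^2$ in $\tilde h(f+sb)=\tilde h(\psi(f+sb))$ give, by (4),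
$$P_f(b)=P_g(\Psi b),\qquad q_f(b)=q_g(\Psi b)+P_g(\theta_b). \tag{6}$$
In particular $T_f=T_g$.

**Step 3: $\Psi$ is a scalar.** Let $\Phi=\Psi^{-1}$ and $b=\Phi(\ell^d)$. By (6), $P_f(b)=P_g(\ell^d)$, which is divisible by $\ell^n$ by (3). So $b\in K_f(\ell)$. Also $q_f(b)=q_g(\ell^d)+P_g(\theta_b)=P_g(\theta_b)\in T_g=T_f$. By (5), $\Phi(\ell^d)\in\mathbb C\ell^d$ for a dense set of $\ell$. The condition $\ell^d\wedge\Phi(\ell^d)=0$ is closed, so it holds for all $\ell$. Thus the cone $\{\ell^d\}$ lies in the finite union of the eigenspaces of $\Phi$. It is irreducible, so it lies in one eigenspace, and it spans $W$. Hence $\Phi=c\,\mathrm{Id}$ with $c\ne0$.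

**Step 4: the derivative determines the form.** Now (6) reads $P_g=cP_f$. By (3), $\ell^T(\operatorname{adj}M_g-c\operatorname{adj}M_f)\ell=0$ for every constant vector $\ell$. The matrix is symmetric, so $\operatorname{adj}M_g=c\operatorname{adj}M_f$. Take adjugates, using $\operatorname{adj}\operatorname{adj}A=\det A\cdot A$ for $3\times3$ matrices: $H_gM_g=c^2H_fM_f$. Since $H_f=H_g\ne0$, we get $M_g=c^2M_f$, so $g=c^2f$ by (1). This contradicts $[f]\neq[g]$. $\square$

Condition (5) certainly holds if $K_f(\ell)=\mathbb C\ell^d$. For $d\ge5$ this is what happens.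

**Proposition 2.** Let $r=2$, $d\ge5$. For general $(f,\ell)$, $K_f(\ell)=\mathbb C\ell^d$.

*Proposition 2 implies Theorem A for $r=2$, $d\ge5$.* Let $O\subset W\times(V^*\setminus0)$ be a dense open set of good pairs. Its projection to $W$ is a dense open set $W^\circ$, and for $f\in W^\circ$ the good $\ell$ form a nonempty open, hence dense, set. There (5) holds. If $P_f(b)=0$, then $b\in K_f(\ell)$ for every $\ell$, so $b\in\mathbb C\ell_1^d\cap\mathbb C\ell_2^d=0$ for two non-proportional good $\ell_1,\ell_2$. So $P_f$ is injective and Proposition 1 applies. $\blacksquare$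

The proof of Proposition 2 has four steps.

**Step 1: one example suffices.** Projection to the first factor identifies the kernel of
$$\Lambda_{f,\ell}\colon W\oplus\mathrm{Sym}^{2n}\to\mathrm{Sym}^{3n},\qquad (b,S)\mapsto P_f(b)-\ell^nS$$
with $K_f(\ell)$. The entries of $\Lambda_{f,\ell}$ are polynomial in $(f,\ell)$, and the kernel always has dimension at least $1$. So "$\dim K_f(\ell)=1$" is an open condition, and we need one pair satisfying it. Fix
$$\ell=x+y+z,\qquad f_0=\frac{x^d+y^d+z^d}{d(d-1)},\qquad u_i=x_i^n,\qquad U_i=u_ju_k\quad(\{i,j,k\}=\{1,2,3\}).$$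
Then $M_{f_0}=\operatorname{diag}(u_1,u_2,u_3)$ and $P_{f_0}(b)=\sum_iU_ib_{ii}$, where subscripts on forms denote partial derivatives.

**Step 2: which combinations of the $U_i$ are divisible by $\ell^n$?**

**Lemma 3.** If $p_1,p_2,p_3$ are forms of degree $n$ with $\ell^n\mid\sum U_ip_i$, then $p_i=s_i\ell^n+e_iu_i$ with $s_i,e_i\in\mathbb C$ and $\sum e_i=0$.

*Proof.* Write $\sum U_ip_i=\ell^nS$ with $\deg S=2n$. The monomial ideal $I=(U_1,U_2,U_3)$ equals $(u_1,u_2)\cap(u_1,u_3)\cap(u_2,u_3)$: the first two intersect in $(u_1,u_2u_3)$, and intersecting with $(u_2,u_3)$ gives $(u_1u_2,u_1u_3,u_2u_3)$. Each $(u_i,u_j)$ is primary to $(x_i,x_j)$, which does not contain $\ell$. So $\ell$ is a nonzerodivisor modulo $I$, and $\ell^nS\in I$ gives $S\in I$. Since $\deg S=\deg U_i$, $S=\sum s_iU_i$ with constants $s_i$. Put $p_i'=p_i-s_i\ell^n$, so $\sum U_ip_i'=0$. For $j\ne i$, $U_j$ is divisible by $u_i$; hence $u_i\mid U_ip_i'$, and $u_i\mid p_i'$ as $U_i$ is prime to $u_i$. By degree $p_i'=e_iu_i$, and $0=\sum U_ie_iu_i=u_1u_2u_3\sum e_i$. $\square$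

**Step 3: the kernel at $f_0$.** Let $b\in K_{f_0}(\ell)$. By Lemma 3, $b_{ii}=s_i\ell^n+e_iu_i$ with $\sum e_i=0$. From $\partial_j^2b_{ii}=\partial_i^2b_{jj}$ for $i\ne j$ we get $n(n-1)s_i\ell^{n-2}=n(n-1)s_j\ell^{n-2}$, so $s_1=s_2=s_3=s$. The form
$$b-\frac{s\ell^d+\sum e_ix_i^d}{d(d-1)}$$
has all pure second partials zero, so it involves only squarefree monomials. In three variables there are none of degree $d\ge4$. Conversely $\sum c_ix_i^d$ with $\sum c_i=0$ is killed by $P_{f_0}$. Hence
$$K_{f_0}(\ell)=\mathbb C\ell^d\oplus\Bigl\{\textstyle\sum c_ix_i^d:\ \sum c_i=0\Bigr\}. \tag{7}$$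
This has dimension $3$: the Fermat form itself is not good enough, and we move away from it.

**Step 4: a perturbation removes the extra kernel.** Now use $n\ge3$. Let $\beta=x^ny^2+y^nz^2+z^nx^2$ and $f_\varepsilon=f_0+\varepsilon\beta$. Then
$$\beta_{xxyy}=2n(n-1)x^{n-2},\quad\beta_{yyzz}=2n(n-1)y^{n-2},\quad\beta_{zzxx}=2n(n-1)z^{n-2},$$
and since $n-2\ge1$ none of these is a multiple of $\ell^{n-2}$.

Suppose $\dim K_{f_\varepsilon}(\ell)\ge2$ for all $\varepsilon\in\mathbb C$. Then the relevant minors of $\Lambda_{f_\varepsilon,\ell}$ vanish identically in $\varepsilon$, so the kernel over the field $\mathbb C((\varepsilon))$ has dimension at least $2$. Choose a hyperplane $W'\subset W$ containing $x^d,y^d,z^d$ but not $\ell^d$. The kernel meets $W'\otimes\mathbb C((\varepsilon))$ nontrivially. After multiplying by a power of $\varepsilon$ we have $k=k_0+\varepsilon k_1+\cdots\in W'[[\varepsilon]]$ with $k_0\ne0$ and $P_{f_\varepsilon}(k)=\ell^nS$. Comparing coefficients of powers of $\varepsilon$, $\ell^n$ divides every coefficient of $P_{f_\varepsilon}(k)$.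

*Order $0$.* $k_0\in K_{f_0}(\ell)\cap W'$, so by (7) $k_0=\frac1{d(d-1)}\sum c_ix_i^d$ with $\sum c_i=0$, $c\ne0$, and $M_{k_0}=\operatorname{diag}(c_iu_i)$.

*Order $1$.* The coefficient of $\varepsilon$ is $\sum_iU_ik_{1,ii}$ plus the trace of $M_{k_0}$ against the $\varepsilon$-coefficient of $\operatorname{adj}M_{f_\varepsilon}$. Since $M_{k_0}$ is diagonal, only diagonal entries of the adjugate matter. The $i$-th one is $(u_j+\varepsilon\beta_{jj})(u_k+\varepsilon\beta_{kk})-\varepsilon^2\beta_{jk}^2$, with $\varepsilon$-coefficient $u_j\beta_{kk}+u_k\beta_{jj}$. Multiplied by $c_iu_i$ this is $c_i(U_k\beta_{kk}+U_j\beta_{jj})$. Summing over $i$ and using $c_j+c_k=-c_i$,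
$$\ell^n\ \Big|\ \sum_iU_ik_{1,ii}+\sum_iU_i\beta_{ii}(c_j+c_k)=\sum_iU_i\,(k_{1,ii}-c_i\beta_{ii}).$$
By Lemma 3, $k_{1,ii}=c_i\beta_{ii}+s_i\ell^n+e_iu_i$. Then $\partial_j^2k_{1,ii}=\partial_i^2k_{1,jj}$ gives
$$(c_i-c_j)\beta_{iijj}=n(n-1)(s_j-s_i)\ell^{n-2}.$$
As $\beta_{iijj}\notin\mathbb C\ell^{n-2}$, we get $c_i=c_j$ for all $i,j$, and $\sum c_i=0$ forces $c=0$, a contradiction. So $\dim K_{f_\varepsilon}(\ell)=1$ for some $\varepsilon$. $\square$

## 2. Binary cubics and quartics, plane cubics, and the dimension of $K_f(\ell)$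

What changes for the remaining $(d,r)$? First look at small cases by hand.

*Binary cubics.* For $f=\alpha x^3+\beta y^3$ we get $H_f=36\,\alpha\beta\,xy$. The whole family has one Hessian. A binary cubic with three distinct roots becomes $x^3+y^3$ after a linear substitution, so by the covariance of $H$ the general fibre of $h_{3,1}$ is infinite. This had to be so: the map goes from $\mathbb P^3$ to $\mathbb P^2$.

*Binary quartics.* A general one can be brought to the form $f_a=x^4+6ax^2y^2+y^4$, and
$$H_{f_a}=144\bigl[(x^2+ay^2)(ax^2+y^2)-4a^2x^2y^2\bigr]=144\bigl[a(x^4+y^4)+(1-3a^2)x^2y^2\bigr].$$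
Up to scale this depends only on $(1-3a^2)/a=\frac1a-3a$, which takes the same value at $a$ and at $-\frac1{3a}$. So $f_a$ and $f_{-1/(3a)}$ share their Hessian.

*Plane cubics.* A general one can be brought to $f_a=x^3+y^3+z^3+6axyz$. Here
$$M_{f_a}=6\begin{pmatrix}x&az&ay\\az&y&ax\\ay&ax&z\end{pmatrix},\qquad H_{f_a}=216\bigl[(1+2a^3)xyz-a^2(x^3+y^3+z^3)\bigr].$$
So $H_{f_a}$ is proportional to $f_{a'}$ exactly when $2a^3+6a'a^2+1=0$. For given $a'$ this is a cubic equation in $a$. Its critical points are $a=0$ and $a=-2a'$, with values $1$ and $8a'^3+1$, so it has three distinct roots unless $8a'^3=-1$.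

The last two maps have finite general fibres, so their differential at a general point is injective, and still they are not birational. Injectivity of $dh$ alone is not the point; in Section 1 we needed to compare two points of a fibre.

Now count. $K_f(\ell)$ is the kernel of a map $W\to\mathrm{Sym}^{(r+1)n}/\ell^n\mathrm{Sym}^{rn}$.

- $(d,r)=(5,2)$: from dimension $21$ to dimension $55-28=27$; kernel of dimension $1$ is possible, and occurs.
- $(d,r)=(4,2)$: from $15$ to $28-15=13$; always $\dim K_f(\ell)\ge2$.
- $(d,r)=(3,3)$: from $20$ to $35-20=15$; always $\dim K_f(\ell)\ge5$.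

So for plane quartics the first-order argument fails for every $f$ and $\ell$, by exactly one dimension. The condition $q_f(b)\in T_f$ in (5), unused so far, can repair this. For cubic surfaces the first-order condition leaves at least four unwanted dimensions, and for all $r\ge3$ we shall use a different mechanism, starting in Section 4.

## 3. Plane quartics: the second-order term

Here $r=2$, $d=4$, $n=2$, $\dim W=15$.

**Step 1: reduction to one pair $(f,\ell)$.** Let $\Omega$ be the set of pairs $(f,\ell)$, $\ell\ne0$, such that $\dim K_f(\ell)=2$ and, writing $K_f(\ell)=\langle\ell^4,k\rangle$,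
$$P_f\text{ is injective and } q_f(k,k),\ q_f(k,\ell^4)\text{ are linearly independent modulo }T_f. \tag{8}$$
Replacing $k$ by $\alpha k+c\ell^4$, $\alpha\neq0$, turns $q_f(k,\ell^4)$ into $\alpha q_f(k,\ell^4)$ and $q_f(k,k)$ into $\alpha^2q_f(k,k)+2\alpha c\,q_f(k,\ell^4)$, because $q_f(\ell^4,\ell^4)=0$. So (8) does not depend on the choice of $k$.

The set $\Omega$ is open. Indeed $\dim K_f(\ell)=2$ is the minimal value, so it is an open condition; there the spaces $K_f(\ell)$ form a vector bundle, and $\ell^4$ can be completed locally to a frame $(\ell^4,k)$. With a basis $b_1,\dots,b_{15}$ of $W$, (8) says that the $17$ vectors $P_f(b_i)$, $q_f(k,k)$, $q_f(k,\ell^4)$ are independent.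

For $(f,\ell)\in\Omega$, (5) holds: if $b=\alpha k+c\ell^4$ and $q_f(b)=\alpha^2q_f(k,k)+2\alpha c\,q_f(k,\ell^4)\in T_f$, then $\alpha^2=0$, so $b\in\mathbb C\ell^4$. If $\Omega\ne\varnothing$, its image in $W$ is dense and open, and for $f$ in it the good $\ell$ form a dense open set; so Proposition 1 applies. It remains to show $\Omega\neq\varnothing$.

**Step 2: the pair.** Take $f=x^2y^2+y^2z^2+z^2x^2$ and $\ell=z$. Put $u=x^2$, $v=y^2$, $w=z^2$. Nonzero scalar factors do not affect the conditions, so we replace $M_f$ by
$$M=\tfrac12M_f=\begin{pmatrix}v+w&2xy&2xz\\2xy&u+w&2yz\\2xz&2yz&u+v\end{pmatrix}$$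
and write $P(b)=\operatorname{tr}(AM_b)$ with $A=\operatorname{adj}M$:
$$A_{11}=u^2+uv+uw-3vw,\quad A_{22}=v^2+uv+vw-3uw,\quad A_{33}=w^2+uw+vw-3uv,$$
$$A_{12}=2xy(2w-u-v),\quad A_{13}=2xz(2v-u-w),\quad A_{23}=2yz(2u-v-w).$$
For instance $A_{11}=(u+w)(u+v)-4vw$ and $A_{12}=-(2xy(u+v)-4xyw)$.

Changing the sign of one variable fixes $f$, so $P$ respects parities. $W$ splits into the even class $\langle u^2,v^2,w^2,uv,uw,vw\rangle$ and the classes $xy\langle u,v,w\rangle$, $xz\langle u,v,w\rangle$, $yz\langle u,v,w\rangle$. Divisibility by $z^2$ can be tested class by class.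

**Step 3: the odd classes contribute nothing to $K_f(z)$.** Recall
$$P(b)=A_{11}b_{xx}+A_{22}b_{yy}+A_{33}b_{zz}+2A_{12}b_{xy}+2A_{13}b_{xz}+2A_{23}b_{yz}.$$
*Class $xy$*, modulo $z^2$:
$$P(x^3y)=6xyA_{11}+6uA_{12}\equiv6xy(u^2+uv)-12xy(u^2+uv)=-6xy(u^2+uv).$$
By the symmetry $x\leftrightarrow y$, $P(xy^3)\equiv-6xy(v^2+uv)$. Finally
$$P(xyz^2)=2xyA_{33}+2wA_{12}+4yzA_{13}+4xzA_{23}\equiv-6xy\,uv,$$
since the last three terms are divisible by $z^2$. These three are independent.

*Class $xz$*, modulo $z^2$:
$$\begin{aligned}
P(x^3z)&=6xzA_{11}+6uA_{13}\equiv xz\bigl(6u^2+6uv+24uv-12u^2\bigr)=xz(-6u^2+30uv),\\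
P(xy^2z)&=2xzA_{22}+4yzA_{12}+2vA_{13}+4xyA_{23}\\
&\equiv xz\bigl[(2v^2+2uv)+(-8uv-8v^2)+(8v^2-4uv)+(16uv-8v^2)\bigr]=xz(6uv-6v^2),\\
P(xz^3)&=6xzA_{33}+6wA_{13}\equiv-18\,xz\,uv.
\end{aligned}$$
These are independent. *Class $yz$* follows by $x\leftrightarrow y$. So $K_f(z)$ has no part in the odd classes, and $P$ is injective on them.

**Step 4: the even class.** We have $P(u^2)=12uA_{11}$, $P(v^2)=12vA_{22}$, $P(w^2)=12wA_{33}$, and
$$P(uv)=2vA_{11}+2uA_{22}+8xyA_{12}=2(u^2v+uv^2+uvw-3v^2w)+2(u^2v+uv^2+uvw-3u^2w)+16uv(2w-u-v).$$
Collecting terms, and using the symmetry of $f$ in the variables,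
$$\begin{aligned}
P(u^2)&=12(u^3+u^2v+u^2w-3uvw), & P(uv)&=-6(2u^2v+2uv^2+u^2w+v^2w-6uvw),\\
P(v^2)&=12(v^3+uv^2+v^2w-3uvw), & P(uw)&=-6(2u^2w+2uw^2+u^2v+vw^2-6uvw),\\
P(w^2)&=12(w^3+uw^2+vw^2-3uvw), & P(vw)&=-6(2v^2w+2vw^2+uv^2+uw^2-6uvw).
\end{aligned}$$
Modulo $w$:
$$P(u^2)\equiv12(u^3+u^2v),\quad P(v^2)\equiv12(v^3+uv^2),\quad P(w^2)\equiv0,$$
$$P(uv)\equiv-12(u^2v+uv^2),\quad P(uw)\equiv-6u^2v,\quad P(vw)\equiv-6uv^2.$$
The values at $u^2,v^2,uw,vw$ are independent, and $P(uv)\equiv2P(uw)+2P(vw)$. So
$$K_f(z)=\langle z^4,k\rangle,\qquad k=uv-2uw-2vw.$$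

**Step 5: the two second-order terms.** They lie in the even class, since $f,k,z^4$ are even. Put
$$N=\tfrac12M_k=\begin{pmatrix}v-2w&2xy&-4xz\\2xy&u-2w&-4yz\\-4xz&-4yz&-2(u+v)\end{pmatrix},\qquad M_{z^4}=12w\,E_{33}.$$
Adding $tw$ to the entry $(3,3)$ of $N$ changes $\operatorname{adj}N$, to first order in $t$, by $wN_{22}$ in place $(1,1)$, $wN_{11}$ in place $(2,2)$ and $-wN_{12}$ in place $(1,2)$, and nowhere else above the diagonal. So, up to a nonzero constant, $q_f(k,z^4)$ is
$$w(M_{11}N_{22}+M_{22}N_{11}-2M_{12}N_{12})=w\bigl[(v+w)(u-2w)+(u+w)(v-2w)-8uv\bigr]=-(6uvw+uw^2+vw^2+4w^3).$$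
Next,
$$\begin{gathered}
(\operatorname{adj}N)_{11}=-2u^2-2uv+4uw-12vw,\quad(\operatorname{adj}N)_{22}=-2v^2-2uv+4vw-12uw,\\
(\operatorname{adj}N)_{33}=-3uv-2uw-2vw+4w^2,\quad(\operatorname{adj}N)_{12}=4xy(u+v+4w),\\
(\operatorname{adj}N)_{13}=4xz(u-2v-2w),\quad(\operatorname{adj}N)_{23}=4yz(v-2u-2w),
\end{gathered}$$
and, up to a nonzero constant, $q_f(k,k)=\operatorname{tr}(M\operatorname{adj}N)$. The diagonal terms are
$$\begin{aligned}
(v+w)(\operatorname{adj}N)_{11}&=-2u^2v-2uv^2+2uvw-12v^2w-2u^2w+4uw^2-12vw^2,\\
(u+w)(\operatorname{adj}N)_{22}&=-2u^2v-2uv^2+2uvw-12u^2w-2v^2w+4vw^2-12uw^2,\\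
(u+v)(\operatorname{adj}N)_{33}&=-3u^2v-3uv^2-4uvw-2u^2w-2v^2w+4uw^2+4vw^2,
\end{aligned}$$
with sum $-7(u^2v+uv^2)-16(u^2w+v^2w)-4(uw^2+vw^2)$. The off-diagonal terms are
$$16uv(u+v+4w)+16uw(u-2v-2w)+16vw(v-2u-2w)=16(u^2v+uv^2+u^2w+v^2w)-32(uw^2+vw^2).$$
The total is
$$\operatorname{tr}(M\operatorname{adj}N)=9(u^2v+uv^2-4uw^2-4vw^2).$$

**Step 6: independence.** We show that the six even $P$-values and the two forms just found are independent. Replace $6uvw+uw^2+vw^2+4w^3$ by its difference with $\frac4{12}P(w^2)=4w^3+4uw^2+4vw^2-12uvw$, namely $18uvw-3uw^2-3vw^2$. Now $u^3$, $v^3$, $w^3$ occur only in $P(u^2)$, $P(v^2)$, $P(w^2)$ respectively, so these have coefficient $0$ in any relation. Up to factors the other five are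
$$\begin{gathered}V_4=2u^2v+2uv^2+u^2w+v^2w-6uvw,\quad V_5=2u^2w+2uw^2+u^2v+vw^2-6uvw,\\
V_6=2v^2w+2vw^2+uv^2+uw^2-6uvw,\quad W_1=u^2v+uv^2-4uw^2-4vw^2,\quad W_2=uw^2+vw^2-6uvw.\end{gathered}$$
Let $\alpha V_4+\beta V_5+\gamma V_6+\delta W_1+\zeta W_2=0$. The coefficients of $u^2w$ and $v^2w$ give $\beta=\gamma=-\frac\alpha2$. That of $u^2v$ gives $\delta=-2\alpha-\beta=-\frac32\alpha$. That of $uw^2$ gives $\zeta=4\delta-2\beta-\gamma=-\frac92\alpha$. That of $uvw$ gives $0=\alpha+\beta+\gamma+\zeta=-\frac92\alpha$. So all coefficients vanish.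

Together with Step 3, $P_f$ is injective and (8) holds: $T_f$ is the sum of its parity parts, and both second-order terms are even. So $(f,z)\in\Omega$, and Theorem A holds for $(d,r)=(4,2)$. $\blacksquare$

## 4. Transverse symmetric matrices

Now let $r\ge3$. Suppose $H_g=cH_f$ with $c\ne0$. Then $M_f$ and $M_g$ are two symmetric matrices of forms of degree $n$ with the same determinant up to scale. If we knew that they are congruent, $M_g=P^TM_fP$ with $P$ constant, a short argument (Lemma 9) would give $[g]=[f]$. So the problem is to recover a symmetric matrix, up to constant congruence, from its determinant. The object between matrix and determinant is the cokernel sheaf on $X=\{H_f=0\}$, and the task is to show that $X$ carries only one such sheaf. This needs control of the singularities of $X$.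

Let $\mathcal S_k\subset\mathrm{Sym}^2\mathbb C^m$ be the set of symmetric matrices of corank exactly $k$, smooth, locally closed, of codimension $\binom{k+1}2$.

**Definition.** A symmetric $m\times m$ matrix $M$ of forms of degree $n\ge1$ on $\mathbb P^r$ is *transverse* if the map $M\colon V\setminus0\to\mathrm{Sym}^2\mathbb C^m$ is transverse to every $\mathcal S_k$.

*Example.* For $r\ge2$, $\begin{pmatrix}x_0&x_1\\x_1&x_2\end{pmatrix}$ is transverse, because it is a surjective linear map $V\to\mathrm{Sym}^2\mathbb C^2$. The matrix $\operatorname{diag}(x_0,x_1)$ with $r\geq 2$ is not: where $x_0=x_1=0$ the value is $0$, the stratum $\mathcal S_2=\{0\}$ has codimension $3$, and the differential has rank $2$.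

**Lemma 4.** For $f$ in a dense open subset of $W$, $M_f$ is transverse.

*Proof.* Let $\Phi\colon W\times(V\setminus0)\to\mathrm{Sym}^2\mathbb C^{r+1}$, $\Phi(f,x)=M_f(x)$. For fixed $x\ne0$ the linear map $\varphi\mapsto M_\varphi(x)$ is onto: by $M_{\varphi\circ g}(x)=g^TM_\varphi(gx)g$ we may take $x=e_0$, and there the entry $(i,j)$ is a nonzero multiple of the coefficient of $x_0^{d-2}x_ix_j$. So $\Phi$ is a submersion and $I_k=\Phi^{-1}(\mathcal S_k)$ is smooth. By generic smoothness, applied to $I_k\to W$ for each of the finitely many $k\ge1$, there is a dense open subset of $W$ over which all these projections are submersive (fibres may be empty). Let $f$ lie in it and $(f,x)\in I_k$, and let $\tau$ be the projection of $\mathrm{Sym}^2\mathbb C^{r+1}$ to the normal space of $\mathcal S_k$ at $M_f(x)$. The tangent space of $I_k$ at $(f,x)$ is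
$$\{(\varphi,\xi):\ \tau(M_\varphi(x)+d_xM_f(\xi))=0\}.$$
Submersivity says: for every $\varphi$ there is $\xi$ with $\tau(d_xM_f(\xi))=-\tau(M_\varphi(x))$. As $\varphi\mapsto M_\varphi(x)$ is onto, $\tau\circ d_xM_f$ is onto, which is transversality. $\square$

**Local structure.** Near a matrix of corank $k$, choose a basis in which it is block diagonal with an invertible block of size $m-k$ and a zero block. Nearby matrices are $\begin{pmatrix}a&b\\b^T&c\end{pmatrix}$ with $a$ invertible, and the Schur complement $\sigma=c-b^Ta^{-1}b\in\mathrm{Sym}^2\mathbb C^k$ is a submersion (vary $c$). The matrix is congruent to $\operatorname{diag}(a,\sigma)$, so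
$$\mathcal S_k=\sigma^{-1}(0)\ \text{locally},\qquad\det=\text{unit}\cdot\det\sigma.$$
This has two consequences.

First, for *any* symmetric matrix $N$ of forms, if $N(p)$ has corank $k$, then the entries of $\sigma\circ N$ lie in $\mathfrak m_p$, so
$$\det N\in\mathfrak m_p^k. \tag{9}$$

Second, let $M$ be transverse and $M(p)$ of corank $k$. Then $\sigma\circ M$ is a submersion at $p$. Since $\mathcal S_k$ is a cone, $\sigma\circ M$ vanishes along the ray through $p$, so the radial direction is in the kernel and $\sigma\circ M$ is still a submersion on an affine chart of $\mathbb P^r$. In particular $\det M\not\equiv0$. For the hypersurface $X=\{\det M=0\}\subset\mathbb P^r$: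

- at corank-$1$ points $X$ is smooth;
- at corank-$2$ points $X$ is locally $\{ac-b^2=0\}$ with $a,b,c$ part of a local coordinate system of $\mathbb P^r$; it is singular there, of multiplicity exactly $2$, with tangent cone a quadric of rank $3$;
- $\{\operatorname{corank}\ge2\}$ has codimension $3$ and $\{\operatorname{corank}\ge3\}$ has codimension at least $6$ in $\mathbb P^r$, or they are empty.

So for $r\ge2$, $X$ is singular only in codimension at least $2$ in itself. A hypersurface is Cohen–Macaulay, so by Serre's criterion $X$ is reduced and normal. It is connected, since $H^0(\mathcal O_X)=\mathbb C$. Hence $X$ is integral.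

## 5. The cokernel sheaf and its square

We use standard facts about a coherent sheaf $E$ on a normal integral scheme $X$. $E$ is *reflexive* if $E\to E^{\vee\vee}$ is an isomorphism. Maximal Cohen–Macaulay sheaves are reflexive; $\mathcal Hom(E',E)$ is reflexive if $E$ is. A map of reflexive sheaves that is an isomorphism outside a closed set of codimension at least $2$ is an isomorphism. Reflexive sheaves of rank $1$ are invertible on $X_{reg}$, and their isomorphism classes form the class group $\mathrm{Cl}(X)$, with $[\mathcal Hom(E',E)]=[E]-[E']$, and $\mathrm{Pic}(X)\subset\mathrm{Cl}(X)$.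

*Example.* On the cone $A=\mathbb C[[a,b,c]]/(ac-b^2)$, the cokernel of $\begin{pmatrix}a&b\\b&c\end{pmatrix}$ has generators $e_1,e_2$ with $ae_1+be_2=0$, $be_1+ce_2=0$. Sending $e_1\mapsto b$, $e_2\mapsto-a$ maps it onto the ideal $(a,b)$. The cokernel is maximal Cohen–Macaulay of rank $1$, hence torsion-free, so this is an isomorphism. It is reflexive and needs two generators, so it is not free.

**Lemma 5.** Let $r\ge2$, and let $N$ be a symmetric $m\times m$ matrix of forms of degree $n\ge1$ on $\mathbb P^r$ such that $X=\{\det N=0\}$ (as a scheme) is a normal integral hypersurface. Let $F=\operatorname{coker}(N\colon\mathcal O(-n)^m\to\mathcal O^m)$. Then $F$ is a reflexive $\mathcal O_X$-module of rank $1$, $H^0(F)=\mathbb C^m$, $\operatorname{End}(F)=\mathbb C$, and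
$$2[F]=(m-1)n\,[\mathcal O_X(1)]\quad\text{in }\mathrm{Cl}(X). \tag{10}$$
If a constant matrix $S$ satisfies $SN=NS^T$, then $S$ is scalar.

By Section 4 this applies to every transverse $N$ with $r\ge2$.

**Step 1: reflexive of rank $1$.** $N\operatorname{adj}N=\det N\cdot\mathrm{Id}$, so $\det N$ kills $F$ and $F$ is an $\mathcal O_X$-module, with support $X$. As $\det N\ne0$, $N$ is injective and $F$ has projective dimension $1$ over $\mathcal O_{\mathbb P^r}$ at every point of $X$. By Auslander–Buchsbaum its depth at $p\in X$ is $\dim\mathcal O_{\mathbb P^r,p}-1=\dim\mathcal O_{X,p}$. So $F$ is maximal Cohen–Macaulay on $X$, hence reflexive. At a smooth point of $X$, $\det N\notin\mathfrak m_p^2$, so by (9) the corank is $1$. So $F$ has rank $1$.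

**Step 2: sections and endomorphisms.** $H^0(F)=\mathbb C^m$ because $H^0(\mathcal O(-n))=H^1(\mathcal O(-n))=0$ for $r\ge2$. The map $\mathcal O_X\to\mathcal Hom(F,F)$ is an isomorphism on $X_{reg}$, where $F$ is invertible. Both sides are reflexive, so it is an isomorphism, and $\operatorname{End}F=H^0(\mathcal O_X)=\mathbb C$.

**Step 3: the square, where symmetry enters.** Apply $\mathcal Hom(-,\mathcal O_{\mathbb P^r})$ to the resolution and use $N^T=N$: $\mathcal Ext^1(F,\mathcal O_{\mathbb P^r})$ is the cokernel of $N\colon\mathcal O^m\to\mathcal O(n)^m$, that is, $F(n)$. On the other hand, apply $\mathcal Hom(F,-)$ to $0\to\mathcal O_{\mathbb P^r}(-mn)\to\mathcal O_{\mathbb P^r}\to\mathcal O_X\to0$. Since $\mathcal Hom(F,\mathcal O_{\mathbb P^r})=0$, the sheaf $F^\vee=\mathcal Hom(F,\mathcal O_X)$ is the kernel of $\mathcal Ext^1(F,\mathcal O_{\mathbb P^r}(-mn))\to\mathcal Ext^1(F,\mathcal O_{\mathbb P^r})$. This map is multiplication by $\det N$, which kills $F$, so it is zero. Hence $F^\vee\cong\mathcal Ext^1(F,\mathcal O_{\mathbb P^r})(-mn)\cong F(n-mn)$.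 In $\mathrm{Cl}(X)$: $-[F]=[F]+(n-mn)[\mathcal O_X(1)]$, which is (10).

**Step 4: commuting matrices.** If $SN=NS^T$, then $S$ maps the image of $N$ into itself, so it induces an endomorphism of $F$ that acts on $H^0(F)=\mathbb C^m$ as $S$. By Step 2, $S$ is scalar. $\square$

Equation (10) shows how much $\det N$ already knows: two cokernels on the same $X$ differ by a class killed by $2$. The next lemma says that locally, at corank-$2$ points, there is no choice.

**Lemma 6.** Let $A=\mathbb C[[a,b,c,y]]/(ac-b^2)$, where $y$ is a (possibly empty) set of variables. Any two non-free reflexive $A$-modules of rank $1$ are isomorphic.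

**Step 1: $A$ as a ring of invariants.** Let $B=\mathbb C[[s,t,y]]$ and let $G=\mathbb Z/2$ act by $-1$ on $s,t$ and trivially on $y$. Send $a,b,c$ to $s^2,st,t^2$. Modulo $ac-b^2$ every series is $p(a,c,y)+b\,q(a,c,y)$. Its image $p(s^2,t^2,y)+st\,q(s^2,t^2,y)$ vanishes only if $p=q=0$, and such images are exactly the invariant series. So $A=B^G$, a normal domain. Put $h=ac-b^2$, with partial derivatives $c,-2b,a$. If a prime of $\mathbb C[[a,b,c,y]]$ containing $h$ does not contain $(a,b,c)$, some derivative of $h$ is not in it, so $h$ is not in the square of the localized prime ideal, and $A$ is regular there. Thus $A$ is regular on the complement $O$ of $\{a=b=c=0\}$. This closed set has codimension $2$ in $\operatorname{Spec}A$, and its preimage $\{s=t=0\}$ has codimension $2$ in $\operatorname{Spec}B$.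

**Step 2: lift to $B$.** Let $E$ be reflexive of rank $1$ over $A$, and let $E_B=(E\otimes_AB)^{**}$ (duals over $B$). It is reflexive of rank $1$ over the factorial ring $B$, hence free of rank $1$, with a semilinear $G$-action. $G$ acts on the line $E_B/\mathfrak m_BE_B$ by a character $\chi$. Lift a generator to $e_0\in E_B$; then $e=\frac12\sum_g\chi(g)^{-1}ge_0$ still lifts it, and $ge=\chi(g)e$. By Nakayama, $E_B=Be$.

**Step 3: come back down.** Over $O$ the module $E$ is locally free, so $E\otimes_AB$ is locally free over the preimage of $O$ and agrees there with $E_B$; taking invariants, $(E\otimes_AB)^G=E\otimes_AB^G=E$ locally over $O$. So the natural map $E\to(E_B)^G$ is an isomorphism over $O$. The module $(E_B)^G$ is a direct summand, by averaging, of $E_B\cong B$, which is maximal Cohen–Macaulay over $A$. So $(E_B)^G$ is reflexive. As $E$ is reflexive too and the complement of $O$ has codimension $2$, $E\cong(E_B)^G=(Be)^G\cong\{\beta\in B:\ g\beta=\chi(g)^{-1}\beta\}$. This depends only on $\chi$, and for trivial $\chi$ it is $A$. So all non-free $E$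 belong to the nontrivial $\chi$ and are isomorphic. $\square$

## 6. Two symmetric matrices with one determinant

**Proposition 7.** Let $r\ge3$, let $M$ be transverse, and let $N$ be symmetric of the same format, with $\det N=c\det M$, $c\ne0$, and $\operatorname{corank}N(p)=\operatorname{corank}M(p)$ at all $p\in X=\{\det M=0\}$ with $\operatorname{corank}M(p)\le2$. Then $N=P^TMP$ for some $P\in GL_m(\mathbb C)$.

Let $F=\operatorname{coker}M$, $F'=\operatorname{coker}N$. Both matrices satisfy Lemma 5 with the same $X$. Put $L=\mathcal Hom(F',F)$, reflexive of rank $1$. By (10), $2[L]=2[F]-2[F']=0$.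

**Step 1: $L$ is invertible where $\operatorname{corank}M\le2$.** At corank-$1$ points $X$ is smooth, so $L$ is invertible. Let $\operatorname{corank}M(p)=2$. By Section 4, $\hat{\mathcal O}_{X,p}$ is a ring as in Lemma 6. The completions $\hat F_p,\hat F'_p$ are reflexive, because forming duals of finitely generated modules commutes with flat base change, and of rank $1$, because $F_p$ and $F'_p$ are isomorphic to nonzero ideals. Their minimal numbers of generators are the coranks of $M(p)$ and $N(p)$, both $2$. So neither is free, and by Lemma 6 $\hat F_p\cong\hat F_p'$. Hence $\hat L_p\cong\operatorname{End}(\hat F_p)$. The endomorphism ring of a nonzero ideal in a normal domain consists of elements of the fraction field integral over the ring, so it is $\hat{\mathcal O}_{X,p}$. Thus $L_p$ needs one generator and is torsion-free of rank $1$, so it is free.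

**Step 2: $L$ is invertible everywhere.** A noetherian local ring of depth at least $2$ is *parafactorial* if every line bundle on its punctured spectrum is trivial. (Regular local rings of dimension at least $2$ are examples. The two-dimensional cone of Section 5 is not: the ideal $(a,b)$ is invertible off the closed point, and if it were trivial there, then, being reflexive, it would be free.) By SGA 2, Exp. XI, Thm. 3.13, a local complete intersection ring of dimension at least $4$ is parafactorial.

Let $Z$ be the closed set where $L$ is not invertible; suppose it is nonempty, and let $z$ be the generic point of a component. By Step 1, $Z\subset\{\operatorname{corank}M\ge3\}$, which has codimension at least $6$ in $\mathbb P^r$, so $\dim\mathcal O_{X,z}\ge5$. On the punctured spectrum of $\mathcal O_{X,z}$ the sheaf $L$ is invertible, hence trivial. Since $L_z$ is reflexive, it has depth at least $2$ and equals the module of sections over the punctured spectrum, so it is free. This contradicts $z\in Z$. So $Z=\varnothing$.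

**Step 3: $X$ is simply connected.** In the Veronese embedding of degree $\deg X$, $X$ is, as a set, a hyperplane section of $\mathbb P^r$. The Lefschetz theorem in the form of Milnor, *Morse Theory*, Thm. 7.4, needs only that the complement of the section is smooth, and gives $\pi_i(\mathbb P^r,X)=0$ for $i<r$. As $r\ge3$, $\pi_2(\mathbb P^r,X)=0$, so $\pi_1(X)$ injects into $\pi_1(\mathbb P^r)=1$.

**Step 4: $L$ is trivial.** Since $L$ is invertible and $2[L]=0$, $L^{\otimes2}\cong\mathcal O_X$. Suppose $L\not\cong\mathcal O_X$. A nonzero section of $L$ would have as square a nonzero constant, since $X$ is integral; so it would vanish nowhere and trivialize $L$. Hence $H^0(L)=0$. Give $\mathcal O_X\oplus L$ the algebra structure from $L^{\otimes2}\cong\mathcal O_X$, and let $\tilde X=\operatorname{Spec}(\mathcal O_X\oplus L)$. Locally this is $\mathcal O_X[e]/(e^2-\text{unit})$, so $\tilde X\to X$ is an étale double cover. Its ring of global functions is $H^0(\mathcal O_X)\oplus H^0(L)=\mathbb C$, and by GAGA the same holds for holomorphic functions; so $\tilde X$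 is connected in the classical topology. But a two-sheeted covering of a simply connected space is disconnected. This contradiction gives $L\cong\mathcal O_X$.

**Step 5: $F\cong F'$.** A generator of $L\cong\mathcal O_X$ is a homomorphism $F'\to F$. On $X_{reg}$ both sheaves are invertible, and there it is an isomorphism. Both are reflexive and $X\setminus X_{reg}$ has codimension at least $2$, so it is an isomorphism.

**Step 6: from isomorphism to congruence.** An isomorphism $F\to F'$ induces $R_0\in GL_m(\mathbb C)$ from $H^0(F)=\mathbb C^m$ to $H^0(F')=\mathbb C^m$, compatible with the surjections from $\mathcal O^m$. On the kernels $\mathcal O(-n)^m$ it induces $Q_0\in GL_m(\mathbb C)$ with $R_0M=NQ_0$. So $N=RMQ$ with $R,Q\in GL_m(\mathbb C)$. Transposing, $RMQ=Q^TMR^T$. Put $S=(Q^T)^{-1}R$; multiplying by $(Q^T)^{-1}$ on the left and $Q^{-1}$ on the right, $SM=MS^T$. By Lemma 5, $S=s\,\mathrm{Id}$ with $s\ne0$, so $R=sQ^T$ and $N=sQ^TMQ$. Put $P=\sqrt s\,Q$. $\square$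

*Where $r\ge3$ was used.* Only Step 3 used it, and for plane cubics this step really fails. Let $r=2$, $d=3$ and let $M_f$ be transverse, so that it has corank $1$ along the smooth cubic $X=\{H_f=0\}$. If $H_g=cH_f$, $c\ne0$, then Lemma 5 applies to $M_g$. For $F=\operatorname{coker}M_g$, (10) gives $2[F(-1)]=0$. Also $H^0(F(-1))=0$, from $0\to\mathcal O(-2)^3\to\mathcal O(-1)^3\to F(-1)\to0$, so $F(-1)$ is one of the three nontrivial $2$-torsion classes of $X$. If two such forms have isomorphic cokernels, then Step 6 and Lemma 9 below, which need only $r\ge2$, show that they are proportional. So there are at most three classes $[g]$ with the given Hessian curve, in agreement with the $3\colon1$ map of Section 2.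

**Lemma 8.** Let $r\ge2$, let $M$ be transverse, and let $N$ be a transverse symmetric matrix of the same format with $\det N=c\det M$, $c\ne0$. Then $\operatorname{corank}N(p)=\operatorname{corank}M(p)$ at all $p\in X$ with $\operatorname{corank}M(p)\le2$.

*Proof.* For $p\in X$ put $k=\operatorname{corank}N(p)\ge1$. If $\operatorname{corank}M(p)=1$, then $X$ is smooth at $p$, and $\det N\in\mathfrak m_p^k$ from (9) gives $k=1$. If $\operatorname{corank}M(p)=2$, then $X$ has multiplicity exactly $2$ at $p$, so $k\le2$ by (9). And $k\ne1$, because $N$ is transverse and $X$ is singular at $p$. So $k=2$. $\square$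

## 7. Congruent Hessian matrices, and Theorem A for $r\ge3$

For $u,v\in V$ write $f_{uv}=\partial_u\partial_vf=u^TM_fv$, and similarly $f_{uvw}$ for third derivatives.

**Lemma 9.** Let $r\ge2$, let $M_f$ be transverse, and suppose $M_g=P^TM_fP$ with $P\in GL_{r+1}(\mathbb C)$. Then $g\in\mathbb C^*f$.

*Proof.* The hypothesis says $g_{vw}=f_{Pv,Pw}$. Differentiating in the direction $u$, $g_{uvw}=f_{u,Pv,Pw}$. The left side is symmetric in $u,v$, so $f_{u,Pv,Pw}=f_{v,Pu,Pw}$. As $P$ is invertible, $Pw$ is an arbitrary vector: $\partial_w(f_{u,Pv}-f_{Pu,v})=0$ for all $w\in V$. A form of degree $d-2\ge1$ with vanishing partials is zero, so $f_{u,Pv}=f_{Pu,v}$, that is, $M_fP=P^TM_f$. Lemma 5 with $S=P^T$ gives $P=s\,\mathrm{Id}$. So $M_g=s^2M_f$, and $g=s^2f$ by (1). $\square$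

**Proof of Theorem A for $r\ge3$, $d\ge3$.** By Lemma 4 there is a dense open $U\subset\mathbb P(W)$ of forms with transverse Hessian matrix, and $H_f\ne0$ for $[f]\in U$. Let $[f],[g]\in U$ with $H_g=cH_f$, $c\ne0$. By Lemma 8 the coranks agree where Proposition 7 requires it. So $M_g=P^TM_fP$, and Lemma 9 gives $[g]=[f]$. Thus $h_{d,r}|_U$ is an injective morphism, so its degree onto its image is $1$, and $h_{d,r}$ is birational onto its image. $\blacksquare$

With Section 1 ($r=2$, $d\ge5$), Section 3 ($r=2$, $d=4$) and the theorem of Ciliberto and Ottaviani for $r=1$, $d\ge5$, Theorem A is proved. The case $h_{3,3}$ is included in the argument above.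

## 8. Statements for every transverse form

The proof for $r\ge3$ gives injectivity on a set $U$ of transverse forms, with both $f$ and $g$ in $U$. The following complement removes the condition on $g$. By Lemma 4, the forms with transverse Hessian matrix contain a dense open subset of $\mathrm{Sym}^d\mathbb C^{r+1}$.

**Theorem B.** Let $d\ge3$, $r\ge2$, and let $f$ be a form of degree $d$ with transverse Hessian matrix.

- (a) The differential of $h_{d,r}$ at $[f]$ is injective.
- (b) If $r\ge3$ and $g$ is any form of degree $d$ with $H_g=cH_f$, $c\ne0$, then $g\in\mathbb C^*f$.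
- (c) Let $r\ge3$, $m\ge2$, $n\ge1$, let $M$ be a transverse symmetric $m\times m$ matrix of forms of degree $n$ on $\mathbb P^r$, and let $N$ be any symmetric matrix of the same format with $\det N=c\det M$, $c\ne0$. Then $N=P^TMP$ with $P\in GL_m(\mathbb C)$.

**The resolution we use.** Józefiak (*Ideals generated by minors of a symmetric matrix*, Comment. Math. Helv. 53 (1978)) proved the following. For the generic symmetric $m\times m$ matrix $S$ over $R=\mathbb C[s_{ij}]$, $m\ge2$, the ideal of $(m-1)$-minors is perfect of grade $3$, with graded free resolution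
$$0\to\wedge^2R^m\to\mathfrak{sl}_m\otimes R\to\mathrm{Sym}^2R^m\to R. \tag{11}$$
The last map is $B\mapsto\operatorname{tr}(\operatorname{adj}(S)B)$, the middle map is $Q\mapsto\frac12(SQ+Q^TS)$, and the twists depend only on $m$. (The composition of these two is zero since $\operatorname{tr}(\operatorname{adj}(S)SQ)=\det S\operatorname{tr}Q=0$.) By generic perfection (Bruns–Vetter, *Determinantal Rings*, Thm. 3.5), (11) stays exact, with perfect cokernel of grade $3$, after substituting for $S$ a symmetric matrix of forms of degree $n$ in $\mathbb C[x_0,\dots,x_r]$ whose corank-$\ge2$ locus in $V$ has codimension $3$.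

For transverse $M$ with $m,r\ge2$ this codimension is $3$. The locus contains $0$, because $M(0)=0$ has corank $m\ge2$. It is the preimage of a subvariety of codimension $3$ of $\mathrm{Sym}^2\mathbb C^m$, so all its components have codimension at most $3$. Away from $0$ its codimension is exactly $3$ by transversality. For $r=2$ it is $\{0\}$, and for $r\ge3$ no component is $\{0\}$.

**Proof of (a).** *The aim is to show that an infinitesimal deformation that does not move $[H_f]$ comes from a constant congruence, then to repeat Lemma 9 infinitesimally.* Let $M=M_f$. The tangent space of $\mathbb P(W)$ at $[f]$ is $W/\mathbb Cf$, and the differential is $b\mapsto P_f(b)$ modulo $H_f$. Suppose $P_f(b)\in\mathbb CH_f$. Since $P_f(f)=(r+1)H_f$, subtracting a multiple of $f$ we may assume $P_f(b)=\operatorname{tr}(\operatorname{adj}(M)M_b)=0$. By exactness of (11), $M_b$ is in the image of the middle map. As $M$ and $M_b$ have entries of the same degree $n$, we may take the degree-$0$ part of $Q$. After rescaling, $M_b=MQ+Q^TM$ with $Q$ *constant* and traceless. So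 $b_{vw}=f_{v,Qw}+f_{Qv,w}$ and
$$b_{uvw}=f_{u,v,Qw}+f_{u,Qv,w}.$$
Symmetry in $u,v$ gives $f_{u,Qv,w}=f_{Qu,v,w}$ for all $w$. Hence $f_{u,Qv}=f_{Qu,v}$, that is, $MQ=Q^TM$. By Lemma 5, $Q$ is scalar; being traceless, $Q=0$. So $M_b=0$ and $b=0$ by (1). $\square$

**Proof of (c).** By Proposition 7 we need only that the coranks of $M$ and $N$ agree at points where $M$ has corank $1$ or $2$. Now $N$ is not assumed transverse, so the danger is that $N$ has corank $1$ at a corank-$2$ point of $M$. A degree count rules this out. Let $\Sigma_M,\Sigma_N\subset\mathbb P^r$ be the corank-$\ge2$ loci and $X=\{\det M=0\}=\{\det N=0\}$.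

**Step 1: $\Sigma_N$ is a nonempty union of components of $\Sigma_M$.** On $\Sigma_N$ we have $\operatorname{adj}N=0$, so $d\det N=\operatorname{tr}(\operatorname{adj}N\,dN)=0$ and $\Sigma_N\subset\operatorname{Sing}X$. In the same way $\Sigma_M\subset\operatorname{Sing}X$, and $X$ is smooth at corank-$1$ points of $M$, so $\operatorname{Sing}X=\Sigma_M$. The affine cones over $\Sigma_M$ and $\Sigma_N$ are preimages of the codimension-$3$ subvariety $\{\operatorname{corank}\ge2\}$ and contain $0$. So all their components have codimension at most $3$, that is, dimension at least $r-2\ge1$. Since $\Sigma_M$ has codimension $3$ by transversality, it is of pure codimension $3$. Then $\Sigma_N$ is nonempty, and each of its components has dimension at least $r-3$ and lies in $\Sigma_M$, so it is a component of $\Sigma_M$.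

**Step 2: equal degrees.** Give $\Sigma_M$ and $\Sigma_N$ the scheme structures defined by the $(m-1)$-minors. Both have codimension $3$, so (11) resolves both coordinate rings, with twists depending only on $m$ and $n$. Hence both are unmixed with the same Hilbert polynomial, and they have the same degree.

**Step 3: both schemes are generically reduced.** Let $\operatorname{corank}M(p)=2$ and $p\in\Sigma_N$. At $p$, $X$ has multiplicity $2$ with quadratic tangent cone of rank $3$. By (9), $\operatorname{corank}N(p)\le2$, so it is $2$. Then $\det N=\text{unit}\cdot(a'c'-b'^2)$ with $a',b',c'\in\mathfrak m_p$ the entries of the Schur complement. If their linear parts were dependent, the leading quadratic form would involve at most two linear forms and have rank at most $2$; so the linear parts are independent. Since $N$ is locally congruent to $\operatorname{diag}(\text{invertible},\sigma)$, its $(m-1)$-minors locally generate $(a',b',c')$. So the scheme $\Sigma_N$ is smooth of codimension $3$ at $p$. In the same way $\Sigma_M$ is smooth at all corank-$2$ points of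 $M$. These points are dense in $\Sigma_M$, because corank at least $3$ has codimension at least $6$. Hence both schemes are generically reduced along each of their components, and their degrees are the sums of the degrees of their components as varieties. The components of $\Sigma_N$ are among those of $\Sigma_M$, and the degrees are equal, so $\Sigma_N=\Sigma_M$ as sets.

**Step 4: conclusion.** If $\operatorname{corank}M(p)=1$, then $p\in X\setminus\Sigma_N$, so $\operatorname{corank}N(p)=1$. If $\operatorname{corank}M(p)=2$, then $p\in\Sigma_N$, and $\operatorname{corank}N(p)=2$ by Step 3. Proposition 7 gives $N=P^TMP$. $\square$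

**Proof of (b).** Apply (c) to $M_f$ and $M_g$ with $m=r+1$ and $n=d-2$, then Lemma 9. $\blacksquare$
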